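\title{Obstructions to shellability, sequential Cohen--Macaulayness and partitionability}

\begin{abstract}
An obstruction to a property of simplicial complexes is a complex that fails the property while all its restrictions to proper vertex subsets have it. In dimensions at most two the obstructions to shellability, to sequential Cohen--Macaulayness and to partitionability coincide. We show that in general the three sets of obstructions are pairwise different, over every field. The examples are Alexander duals of $2$-dimensional complexes with chordal vertex links, built from an arbitrary finite $2$-complex $X$. The chordal links make every proper restriction shellable, the second homology of $X$ decides sequential Cohen--Macaulayness, and the fundamental group of $X$ obstructs shellability.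
\end{abstract}

\section{The question and the results}\label{sec:intro}

All simplicial complexes are finite and contain the empty face. For a complex $\Gamma$ with vertex set $V(\Gamma)$, a set $W\subseteq V(\Gamma)$ and a face $\sigma$, the \emph{restriction} and the \emph{link} are
\[
\Gamma[W]=\{F\in\Gamma: F\subseteq W\},\qquad
\operatorname{lk}_\Gamma\sigma=\{F\in\Gamma: F\cap\sigma=\emptyset,\ F\cup\sigma\in\Gamma\}.
\]
We write $\langle F_1,\dots,F_j\rangle$ for the complex generated by the sets $F_1,\dots,F_j$, and $[m,M]=\{S:m\subseteq S\subseteq M\}$ for a Boolean interval. We abbreviate $\{a,b,c\}$ to $abc$, and $S\cup\{v\}$, $S\setminus\{v\}$ to $S\cup v$, $S\setminus v$. A complex is \emph{pure} if all its facets (maximal faces) have the same dimension. We compare three properties, none of which assumes purity.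
\begin{itemize}
\item $\Gamma$ is \emph{shellable} if its facets can be ordered $F_1,\dots,F_m$ so that for each $j\ge2$ the complex $\langle F_j\rangle\cap\langle F_1,\dots,F_{j-1}\rangle$ is pure of dimension $\dim F_j-1$.
\item $\Gamma$ is \emph{sequentially Cohen--Macaulay} (SCM) over a field $k$ if for every $i$ the pure $i$-skeleton of $\Gamma$, the subcomplex generated by the $i$-dimensional faces, is Cohen--Macaulay (CM) over $k$. By Reisner's criterion, a complex $\Delta$ is CM over $k$ if and only if $\tilde H_i(\operatorname{lk}_\Delta\sigma;k)=0$ for every face $\sigma\in\Delta$, including $\sigma=\emptyset$, and every $i<\dim\operatorname{lk}_\Delta\sigma$.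
\item $\Gamma$ is \emph{partitionable} if its set of faces is a disjoint union of intervals $[R_i,F_i]$, $i=1,\dots,m$, where $F_1,\dots,F_m$ are the facets.
\end{itemize}
A shelling builds $\Gamma$ one facet at a time. Sequential Cohen--Macaulayness keeps the homological consequences of such a construction. Partitionability keeps the decomposition into the sets of faces that each facet contributes, but forgets the order. It is known that shellable complexes are SCM over every field and partitionable, and that there is no implication in either direction between SCM and partitionability.

For a property $\mathcal P$, a complex $\Gamma$ is \emph{hereditary-$\mathcal P$} if $\Gamma[W]$ satisfies $\mathcal P$ for every $W\subseteq V(\Gamma)$, and $\Gamma$ is an \emph{obstruction to $\mathcal P$} if it fails $\mathcal P$ while $\Gamma[W]$ satisfies $\mathcal P$ for every $W\subsetneq V(\Gamma)$. Obstructions play the role of forbidden induced subgraphs. If some restriction of $\Gamma$ fails $\mathcal P$, then a minimal one is an obstruction, so $\Gamma$ is hereditary-$\mathcal P$ if and only if no restriction of $\Gamma$ is an obstruction. Conversely, the obstructions are the complexes that are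 not hereditary-$\mathcal P$ while all their proper restrictions are. Hence two properties have equivalent hereditary versions if and only if they have the same obstructions.

\begin{example}\label{ex:edges}
Let $\Gamma=\langle ab,cd\rangle$ consist of two disjoint edges. It is not CM, since it is $1$-dimensional and $\tilde H_0\neq0$; being pure, it is not SCM. It is not partitionable: each of $ab$ and $cd$ must lie in one interval with both of its vertices, so both intervals contain $\emptyset$. A restriction to three vertices is an edge and a point, which is shelled by taking the edge first, and smaller restrictions are an edge, at most two points, or $\{\emptyset\}$. So $\Gamma$ is an obstruction to all three properties.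
\end{example}

All proper restrictions of an obstruction to shellability are SCM and partitionable. Therefore the three sets of obstructions coincide if and only if every obstruction to shellability is neither SCM nor partitionable. (Suppose that no obstruction to shellability is SCM. Then each of them is an obstruction to SCM. Conversely, an obstruction $\Gamma$ to SCM is not shellable, so some $\Gamma[W]$ is an obstruction to shellability; it is not SCM, which forces $W=V(\Gamma)$. The same argument applies to partitionability.) In dimensions at most $2$ this is known to hold, as it does in Example~\ref{ex:edges}. One might expect the same in all dimensions: when every proper restriction of a complex is shellable, little room seems to be left for a failure of shellability that neither homology nor an interval partition detects. The following question was posed in \cite{source}.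

\medskip\noindent\textbf{Question.} \emph{Do the sets of obstructions to shellability, to sequential Cohen--Macaulayness over a fixed field $k$, and to partitionability coincide in all dimensions? Equivalently, are the three hereditary properties equivalent in all dimensions?}
\medskip

The answer is no.

\begin{theorem}\label{thm:main}
\begin{enumerate}
\item[(i)] There is an obstruction to shellability that is hereditary-SCM over every field and hereditary-partitionable. Such complexes exist in all sufficiently large dimensions.
\item[(ii)] In every dimension $d\ge8$ there is a hereditary-partitionable complex that is an obstruction to shellability and, for every field $k$, an obstruction to SCM over $k$.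
\end{enumerate}
Consequently, for every field $k$ the sets of obstructions to shellability, to SCM over $k$ and to partitionability are pairwise different, and the three hereditary properties are pairwise inequivalent.
\end{theorem}

The last statement follows because a complex as in (i) is an obstruction to shellability and to neither of the other properties, and a complex as in (ii) is an obstruction to SCM but not to partitionability. The obstructions to SCM also detect the characteristic of the field.

\begin{theorem}\label{thm:field}
\begin{enumerate}
\item[(a)] In every dimension $d\ge8$ there is a hereditary-partitionable obstruction to shellability that is hereditary-SCM over all fields of characteristic $\neq2$ and is an obstruction to SCM over all fields of characteristic $2$.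
\item[(b)] The sets of obstructions to SCM over $k$ and over $k'$ coincide if and only if $\operatorname{char}k=\operatorname{char}k'$.
\end{enumerate}
\end{theorem}

Theorems~\ref{thm:main}(i) and~\ref{thm:field}(b) come from a construction that encodes an arbitrary $2$-complex.

\begin{theorem}\label{thm:general}
Let $X$ be a finite $2$-dimensional simplicial complex and $s\ge0$ an integer. There is a pure simplicial complex $\Gamma=\Gamma_{X,s}$, with $\dim\Gamma_{X,s}=\dim\Gamma_{X,0}+s$, such that
\begin{enumerate}
\item[(1)] every proper restriction $\Gamma[W]$, $W\subsetneq V(\Gamma)$, is shellable;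
\item[(2)] $\Gamma$ is partitionable;
\item[(3)] for every field $k$, $\Gamma$ is SCM over $k$ if and only if $H_2(X;k)=0$;
\item[(4)] if $X$ is connected, $H_1(X;\mathbb Z)=H_2(X;\mathbb Z)=0$, and $\pi_1(X)$ has a nontrivial homomorphism to $SU(2)$, then $\Gamma$ is not shellable.
\end{enumerate}
\end{theorem}

We do not determine what happens in dimensions $3$ to $7$, nor whether hereditary-SCM implies hereditary-partitionable.

The reason that room is left is visible after Alexander duality. If $\Gamma$ is the dual of a complex $K$, then the proper restrictions of $\Gamma$ are dual to the links of the nonempty faces of $K$. Shellability of all proper restrictions is thus a local condition on $K$, while the properties of $\Gamma$ itself depend on the global topology of $K$. For $2$-dimensional $K$ a sufficient local condition is that vertex links are chordal graphs (Sections~\ref{sec:duality} and~\ref{sec:class}). The work lies in making all links chordal without changing the topology in an essential way (Section~\ref{sec:construction}), in finding interval partitions (Section~\ref{sec:partitions}), and in excluding shellings when homology is silent (Section~\ref{sec:pi1}). Section~\ref{sec:surfaces}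 treats two surfaces on six vertices, and Section~\ref{sec:disk} arbitrary $2$-complexes.

\section{Alexander duals and shelling orders}\label{sec:duality}

Let $K$ be a complex whose vertices lie in a finite ground set $V$, with $V\notin K$. Its \emph{Alexander dual} with respect to $V$ is the complex
\[
K^\vee=\{F\subseteq V: V\setminus F\notin K\}.
\]
Complementation maps the faces of $K^\vee$ to the non-faces of $K$ and reverses inclusion, so the facets of $K^\vee$ are the complements of the minimal non-faces of $K$. We use three facts.
\begin{enumerate}
\item[(D1)] Let $T\subseteq V$ and $W=V\setminus T$. A set $F\subseteq W$ lies in $K^\vee$ if and only if $T\cup(W\setminus F)\notin K$. So $K^\vee[W]$ is the full simplex $2^W$ if $T\notin K$, and it is the dual of $\operatorname{lk}_KT$ with respect to $W$ if $T\in K$.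
\item[(D2)] Let $\sigma\in K^\vee$ and $U=V\setminus\sigma$, so that $U\notin K$. A set $F\subseteq U$ lies in $\operatorname{lk}_{K^\vee}\sigma$ if and only if $U\setminus F\notin K$. So $\operatorname{lk}_{K^\vee}\sigma$ is the dual of $K[U]$ with respect to $U$.
\item[(D3)] (Alexander duality.) $\tilde H_i(K^\vee;k)\cong\tilde H^{|V|-i-3}(K;k)$ for all $i$.
\end{enumerate}

To shell a dual we order minimal non-faces, so we translate the definition of a shelling to complements. For an antichain $N_1,\dots,N_m$ of subsets of a finite set $W$ consider the condition
\begin{equation}\label{eq:star}\tag{$*$}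
\text{for all $i<j$ there are $l<j$ and $y\in N_i$ with $N_l\setminus N_j=\{y\}$.}
\end{equation}

\begin{lemma}\label{lem:order}
Let $N_1,\dots,N_m$ be an antichain of subsets of $W$.
\begin{enumerate}
\item[(a)] Condition \eqref{eq:star} holds if and only if $F_j=W\setminus N_j$, $j=1,\dots,m$, is a shelling of $\langle F_1,\dots,F_m\rangle$.
\item[(b)] Assume \eqref{eq:star}. Put $R_j=\{y\in W\setminus N_j: N_l\subseteq N_j\cup y\text{ for some }l<j\}$ and $M_j=W\setminus R_j$. Then $[N_j,M_j]$ is the family of sets $S\subseteq W$ for which $j$ is the least index with $N_j\subseteq S$. In particular, the family of sets containing some $N_i$ is the disjoint union of the intervals $[N_j,M_j]$.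
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Note that $F_j\setminus F_l=N_l\setminus N_j$, and that $\langle F_j\rangle\cap\langle F_1,\dots,F_{j-1}\rangle$ is generated by the sets $F_i\cap F_j$, $i<j$. Assume \eqref{eq:star}, and take $l,y$ for the pair $i<j$. Since $y\notin F_i$, we have $F_i\cap F_j\subseteq F_j\setminus y=F_l\cap F_j$. So the intersection complex is generated by sets of the form $F_j\setminus y$, which means that it is pure of dimension $\dim F_j-1$. Conversely, if it is pure of that dimension and $i<j$, then $F_i\cap F_j\subseteq F_j\setminus y\subseteq F_l\cap F_j$ for some $y\in F_j$ and $l<j$. As $F_j\not\subseteq F_l$, the last inclusion is an equality, so $N_l\setminus N_j=\{y\}$. Also $y\notin F_i$, so $y\in N_i$.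

(b) Let $j$ be the least index with $N_j\subseteq S$. An element $y\in S\cap R_j$ would give $N_l\subseteq N_j\cup y\subseteq S$ with $l<j$, so $S\subseteq M_j$. Conversely, let $N_j\subseteq S\subseteq M_j$ and suppose $N_i\subseteq S$ with $i<j$. The element $y$ given by \eqref{eq:star} lies in $R_j$ and in $N_i\subseteq S$, which contradicts $S\cap R_j=\emptyset$.
\end{proof}

Taking complements in (b) gives the partition of a shellable complex into the intervals $[R_j,F_j]$.

The links that matter below are graphs, viewed as complexes that contain every element of the ground set $W$ as a vertex. The minimal non-faces of such a complex are the \emph{non-edges} (pairs of non-adjacent vertices) and the $3$-cliques. For the $4$-cycle $a\,c\,b\,d$ they are $ab$ and $cd$, so its dual is the obstruction of Example~\ref{ex:edges}. Chordality excludes this.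

A graph on $W$ is \emph{chordal} if it has a \emph{perfect elimination order} (PEO): an ordering $w_1,\dots,w_r$ of $W$ such that for every $i$ the neighbors $w_j$ of $w_i$ with $j>i$ form a clique. A cycle of length at least $4$ is not chordal, because the two neighbors of $w_1$ are not adjacent. All chordal graphs that we construct have the following form.
\begin{enumerate}
\item[(C)] Let the vertex set of $G$ be a disjoint union $B\cup\Phi\cup A$, where each vertex of $B$ has degree at most $1$, the set $\Phi$ induces a forest, and each vertex of $A$ is adjacent to all other vertices of $\Phi\cup A$. Then $G$ is chordal.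
\end{enumerate}
Indeed, list $B$ first, then $\Phi$ by repeatedly removing a vertex of degree at most $1$ from the forest, then $A$. The later neighbors of a vertex of $\Phi$ are $A$ and at most one vertex of $\Phi$, and these form a clique. Forests are a special case. So are cycles with all chords from one vertex, together with isolated vertices.

\begin{lemma}\label{lem:chordal}
Let $G$ be a chordal graph on $W$ with PEO $w_1,\dots,w_r$. List first the non-edges $w_aw_b$ $(a<b)$ lexicographically in $(a,b)$, then the $3$-cliques $w_aw_bw_c$ $(a<b<c)$ lexicographically in $(a,b,c)$. This list is an antichain satisfying \eqref{eq:star}, and so is its initial part consisting of the non-edges.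
\end{lemma}

\begin{proof}
No clique contains a non-edge, so the list is an antichain. Condition \eqref{eq:star} for $N_j$ involves only earlier members, so the statement on the initial part follows from the statement on the whole list. Let $N_i$ precede $N_j$.

Suppose $N_j=w_aw_b$ is a non-edge, $a<b$. Then $N_i=w_cw_d$ with $c<d$ and $c\le a$. If $c=a$, take $l=i$ and $y=w_d$. If $c<a$, then $w_c$ is not adjacent to some $z\in N_j$, for otherwise $w_a$ and $w_b$ would be later neighbors of $w_c$ and hence adjacent. The non-edge $N_l=w_cz$ precedes $N_j$, and $N_l\setminus N_j=\{w_c\}\subseteq N_i$.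

Suppose $N_j=w_aw_bw_c$ is a $3$-clique, $a<b<c$. If some $y\in N_i\setminus N_j$ is not adjacent to some $z\in N_j$, take the non-edge $N_l=yz$. So assume that every element of the nonempty set $N_i\setminus N_j$ is adjacent to all of $N_j$. If one of them, $y=w_p$, has $p<c$, take $N_l=w_aw_by$; this $3$-clique arises from $N_j$ by lowering the largest index, so it comes earlier. The remaining case, that all elements of $N_i\setminus N_j$ have index greater than $c$, cannot occur. If $N_i$ is a non-edge meeting $N_j$, its element outside $N_j$ is not adjacent to its element in $N_j$. If $N_i$ is a non-edge disjoint from $N_j$, its two elements are later neighbors of $w_a$, hence adjacent. If $N_i$ is a $3$-clique, it arises from $N_j$ by replacing elements by elements of index greater than $c$, so it comes after $N_j$.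
\end{proof}

\section{Two-dimensional complexes with chordal links}\label{sec:class}

\begin{definition}\label{def:K}
Let $\mathcal K$ be the class of $2$-dimensional complexes $K$ on a vertex set $V$ with $n=|V|\ge5$ such that
\begin{enumerate}
\item[(K1)] every pair of vertices is an edge of $K$;
\item[(K2)] no four vertices have all four of their triples in $K$;
\item[(K3)] for every $v\in V$ the graph $L_v$ on $V\setminus v$ with edge set $\{xy: vxy\in K\}$ is chordal.
\end{enumerate}
\end{definition}

\begin{proposition}\label{prop:dual}
Let $K\in\mathcal K$ and $\Gamma=K^\vee$.
\begin{enumerate}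
\item[(a)] The minimal non-faces of $K$ are the triples not in $K$. The complex $\Gamma$ is pure of dimension $n-4$, and $V(\Gamma)=V$.
\item[(b)] $\Gamma[W]$ is shellable for every $W\subsetneq V$.
\item[(c)] For every field $k$, $\Gamma$ is SCM over $k$ if and only if $H_2(K;k)=0$.
\end{enumerate}
\end{proposition}

\begin{proof}
(a) By (K1) every set of size at most $2$ is a face, so every triple not in $K$ is a minimal non-face. A minimal non-face of size $4$ has all its triples in $K$, contrary to (K2), and one of size at least $5$ would have faces of size $4$, contrary to $\dim K=2$. So all facets of $\Gamma$ have $n-3$ elements. For $v\in V$ the set $V\setminus v$ has at least $4$ elements, so it is not in $K$ and $v$ is a vertex of $\Gamma$.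

(b) Let $T=V\setminus W\neq\emptyset$. If $T\notin K$, then $\Gamma[W]=2^W$ by (D1), and there is nothing to prove. If $T\in K$, then by (D1) and Lemma~\ref{lem:order}(a) it suffices to list the minimal non-faces of $\operatorname{lk}_KT$ in $W$ so that \eqref{eq:star} holds.

If $T=\{v\}$, then by (K1) the link consists of $\emptyset$, all singletons of $W$ and the edges of $L_v$. Its minimal non-faces are the non-edges and $3$-cliques of $L_v$, and (K3) with Lemma~\ref{lem:chordal} gives the list.

If $|T|\in\{2,3\}$, the link consists of $\emptyset$ and the singletons of the set $P=\{w\in W:T\cup w\in K\}$, which is empty when $|T|=3$. The minimal non-faces are the singletons in $W\setminus P$ and the pairs in $P$. List the singletons first, then the pairs lexicographically for some order $p_1,p_2,\dots$ of $P$. If $N_i$ is a singleton preceding $N_j$, take $l=i$. If $N_i=p_cp_d$ precedes $N_j=p_ap_b$, with $c<d$ and $a<b$, take $l=i$ when $c=a$ and $N_l=p_cp_a$ when $c<a$.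

(c) First, a pure complex $\Delta$ is SCM if and only if it is CM. The pure skeleton of top dimension is $\Delta$ itself. Conversely, let $\Delta$ be CM and $i\le\dim\Delta$. By purity the pure $i$-skeleton is the $i$-skeleton, and the link of a face $\sigma$ in it is the $(i-|\sigma|)$-skeleton of $\operatorname{lk}_\Delta\sigma$. This skeleton has dimension $i-|\sigma|\le\dim\operatorname{lk}_\Delta\sigma$ and has the homology of $\operatorname{lk}_\Delta\sigma$ in degrees below $i-|\sigma|$, so Reisner's criterion holds for it.

Now let $\sigma\in\Gamma$ and $U=V\setminus\sigma$. By (a), $\dim\operatorname{lk}_\Gamma\sigma=n-4-|\sigma|=|U|-4$. By (D2) and (D3), $\tilde H_i(\operatorname{lk}_\Gamma\sigma;k)\cong\tilde H^{|U|-i-3}(K[U];k)$, and $i<|U|-4$ means $|U|-i-3\ge2$. So $\Gamma$ is CM over $k$ if and only if $H^j(K[U];k)=0$ for all $j\ge2$ and all non-faces $U$ of $K$. Since $\dim K=2$, only $j=2$ matters, and $H^2(K[U];k)$ is the vector space dual of $H_2(K[U];k)$. There are no $3$-faces, so second homology equals the space $Z_2$ of $2$-cycles, and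
\[
H_2(K[U];k)=Z_2(K[U];k)\subseteq Z_2(K;k)=H_2(K;k).
\]
The set $U=V$ occurs for $\sigma=\emptyset$, so the condition is equivalent to $H_2(K;k)=0$.
\end{proof}

Conditions (K1) and (K2) serve purity and put the links of $\Gamma$ in a dimension where Reisner's criterion sees only $H_2$. Condition (K3) is used only in (b), and it cannot be dropped there. Let $K$ have the vertices $v,a,b,c,d$, all edges, and the triangles $vac,vcb,vbd,vda$. Then (K1) and (K2) hold, $L_v$ is a $4$-cycle, and $K^\vee[V\setminus v]=\langle ab,cd\rangle$ is not shellable.

\section{Making links chordal}\label{sec:construction}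

We want members of $\mathcal K$ with prescribed topology. Condition (K1) can be forced by adding edges, which creates no triangles and only adds isolated vertices to links. The conflict is between (K2) and (K3). In a triangulated closed surface every link is a cycle, and it is chordal only if it has length $3$. A link equal to a $3$-cycle $xyz$ is compatible with (K2) provided that $xyz$ is not a face, and this is what \emph{stellar subdivision} produces: replace a triangle $g=xyz$ by a new vertex $t$ and the triangles $txy,txz,tyz$. For an old vertex $v$, a long link cycle can be made chordal by adding all chords from one vertex $t$ of the cycle, that is, by adding triangles $vtx$. If $tx$ is a new edge lying in no other triangle, then the triangle can be collapsed away. Choosing for $t$ a subdivision vertex reserved for $v$ makes this possible.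

Recall that an \emph{elementary collapse} removes from a complex a face $S$ that lies in exactly one larger face $S'$, together with $S'$. The inclusion of the smaller complex is a homotopy equivalence, and the Euler characteristic does not change.

\begin{example}\label{ex:octa}
Let $Y$ be the boundary of the octahedron with antipodal pairs $x,x'$; $y,y'$; $z,z'$. Its eight triangles contain one vertex from each pair, and all links are $4$-cycles. Assign to each vertex $v$ a triangle $\tau(v)\ni v$:
\[
\tau(x)=xyz,\quad \tau(x')=x'y'z',\quad \tau(y)=yx'z,\quad \tau(z)=zx'y',\quad \tau(y')=y'xz',\quad \tau(z')=z'xy .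
\]
Subdivide each $\tau(v)$ with a new vertex $t_v$. Then, for each old vertex $v$ and each neighbor $w\ne t_v$ of $v$ in the subdivision, add the triangle $vt_vw$ if it is missing. Finally add all missing edges. The resulting complex $K$ has $12$ vertices.

Consider $L_x$. Three of the four triangles at $x$ are subdivided, so the link $y\,z\,y'\,z'$ becomes the $7$-cycle $y\,t_x\,z\,y'\,t_{y'}\,z'\,t_{z'}$. The triangles added for $x$ give the chords from $t_x$ to $y',t_{y'},z',t_{z'}$. The triangles added for the neighbors of $x$ also matter. Since $x\notin\tau(y)$ and $x\notin\tau(z)$, the triangles $yt_yx$ and $zt_zx$ are added and give pendant edges $yt_y$ and $zt_z$. For $y'$ and $z'$ the triangles $y't_{y'}x$ and $z't_{z'}x$ are already present. The vertices $x'$ and $t_{x'}$ are isolated in $L_x$, and $L_x$ is chordal by (C). The graph $L_{t_x}$ consists of the triangle $xyz$, pendant edges from $x$ to $y',t_{y'},z',t_{z'}$, pendant edges $yt_y$ and $zt_z$ (from $yt_yt_x$ and $zt_zt_x$), and the isolated vertices $x',t_{x'}$.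

The choice of $\tau$ matters. Write $v\to u$ if $u\in\tau(v)\setminus v$. The arcs are
\[
x\to y,z;\quad x'\to y',z';\quad y\to x',z;\quad z\to x',y';\quad y'\to x,z';\quad z'\to x,y,
\]
and they use each of the $12$ edges once, so $u\to v$ and $v\to u$ never both hold. Had we taken $\tau(x)=xyz$ and $\tau(y)=xyz'$, the added triangles $xt_xt_y$ and $yt_yt_x$ would share the edge $t_xt_y$. Together with $xyt_x$ and $xyt_y$ they would form the boundary of a tetrahedron, violating (K2) and creating a new $2$-cycle. A triangulated sphere with $f_0$ vertices has $3f_0-6$ edges, and $2f_0$ arcs on distinct edges require $f_0\ge6$; no smaller sphere admits such an assignment.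
\end{example}

In a general $2$-complex a link may contain several independent cycles, so a vertex may need several triangles.

\begin{definition}\label{def:marking}
A \emph{marked complex} is a $2$-dimensional complex $Y$ (isolated vertices allowed) together with a set $\tau(v)$ of triangles containing $v$, for every vertex $v$, such that
\begin{enumerate}
\item[(M1)] for each $v$, deleting the edges $f\setminus v$, $f\in\tau(v)$, from the graph $\operatorname{lk}_Yv$ leaves a forest;
\item[(M2)] there are no $u\neq v$, $f\in\tau(v)$, $g\in\tau(u)$ with $u\in f$ and $v\in g$;
\item[(M3)] no four vertices have all four of their triples in $Y$.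
\end{enumerate}
\end{definition}

The case $f=g$ of (M2) says that the sets $\tau(v)$ are pairwise disjoint. When $\tau(v)$ is a single triangle we denote that triangle by $\tau(v)$. If every $\tau(v)$ is a single triangle, (M2) says that the arcs $v\to u$ use distinct pairs. The triangles in $\bigcup_v\tau(v)$ are called \emph{marked}. Let $Y'$ be obtained from $Y$ by stellar subdivision of every marked triangle $g$ with a new vertex $t_g$; then $Y'$ is homeomorphic to $Y$. The vertices of $Y$ are \emph{old}, and the $t_g$ are \emph{new}. Put $A_v=\{t_g:g\in\tau(v)\}$, and let $N(v)$ be the set of neighbors of $v$ in $Y'$. The sets $A_v$ are pairwise disjoint, and $A_v\subseteq N(v)$. Let $\mathcal N$ be the set of triples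
\[
vtx\notin Y'\quad\text{with $v$ old, $t\in A_v$, $x\in N(v)\setminus t$.}
\]
The triple determines $v$: if $x$ is new, $v$ is the only old vertex, and if $x$ is old, $v$ is the vertex with $t\in A_v$. We call $tx$ the \emph{new edge} of the triple; its other two edges $vt$ and $vx$ lie in $Y'$. Let $Y''$ be generated by $Y'$ and $\mathcal N$, and let $K=K(Y,\tau)$ be $Y''$ together with all remaining pairs of vertices as edges.

\begin{proposition}\label{prop:construction}
Let $(Y,\tau)$ be a marked complex and $K=K(Y,\tau)$, with $|V(K)|\ge5$. Then $K\in\mathcal K$, the complex $Y''$ collapses onto $Y'$, and $H_2(K;k)\cong H_2(Y;k)$ for every field $k$. Moreover, for each new vertex $t=t_g$ the graph $L_t$ consists of the triangle $g$, vertices of degree $1$ attached to vertices of $g$, and isolated vertices.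
\end{proposition}

\begin{proof}
\emph{New edges are not edges of $Y'$.} Let $vtx\in\mathcal N$ with $t=t_g$, so $v\in g$. The neighbors of $t$ in $Y'$ are the vertices of $g$. If $x\in g$, then $vtx\in Y'$, which is excluded.

\emph{Each new edge lies in exactly one triangle of $K$.} The triangles of $K$ are those of $Y'$ and the members of $\mathcal N$. A new edge lies in no triangle of $Y'$, and it can lie in a member of $\mathcal N$ only as its new edge. So if the claim fails, there are $vtx,\,v't'x'\in\mathcal N$ with $v\neq v'$ and $\{t,x\}=\{t',x'\}$. If $t=t'$, then $A_v\cap A_{v'}\neq\emptyset$, which is impossible. Otherwise $t=x'$ and $x=t'$. Write $t=t_g$ with $g\in\tau(v)$ and $x=t_h$ with $h\in\tau(v')$. From $t_h\in N(v)$ we get $v\in h$, and from $t_g\in N(v')$ we get $v'\in g$. This contradicts (M2).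

\emph{Topology.} Removing each member of $\mathcal N$ with its new edge is a sequence of elementary collapses from $Y''$ onto $Y'$. A $2$-cycle of $K$ has coefficient $0$ on each member of $\mathcal N$, since the new edge would otherwise occur in its boundary. Hence $H_2(K;k)=Z_2(K;k)=Z_2(Y';k)=H_2(Y';k)\cong H_2(Y;k)$.

\emph{(K3) for an old vertex $v$.} The edges of $L_v$ are of three kinds: the edges of $\operatorname{lk}_{Y'}v$; the pairs $tx$ with $vtx\in\mathcal N$, $t\in A_v$; and the pairs $wt$ with $wtv\in\mathcal N$, $t\in A_w$. The first two kinds lie in $N(v)$. For $t\in A_v$ and $x\in N(v)\setminus t$ the triple $vtx$ is in $Y'$ or in $\mathcal N$, so each vertex of $A_v$ is adjacent to all other vertices of $N(v)$. The graph $\operatorname{lk}_{Y'}v$ is $\operatorname{lk}_Yv$ with the edge $g\setminus v$ subdivided by $t_g$ for each marked $g\ni v$. Deleting $A_v$ from it leaves the forest of (M1) with some edges subdivided, which is again a forest. In an edge $wt$ of the third kind, $tv$ is a new edge, so $t\notin N(v)$ and $t$ has degree $1$ in $L_v$. Thus the vertices outside $N(v)$ have degree at most $1$, the set $\Phi=N(v)\setminus A_v$ induces a forest in $L_v$, and (C)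 applies with $A=A_v$.

\emph{(K3) for a new vertex $t=t_g$.} The link of $t$ in $Y'$ is the boundary of $g$. A member of $\mathcal N$ containing $t$ has the form $vtx$ with $t\in A_v$, or $vt't$ with $t'\in A_v$ and $t\in N(v)$; in both cases $v\in g$. It contributes to $L_t$ the edge from $v$ to $x$, or to $t'$. Since $tx$, or $tt'$, is a new edge, this endpoint lies outside $g$ and has degree $1$ in $L_t$. This is the asserted form, and (C) applies with $A=g$ and $\Phi=\emptyset$.

\emph{(K1) and (K2).} Condition (K1) holds by construction. If all four triples of four vertices lie in $K$, then each of the six edges lies in two triangles, so none is a new edge and all four triangles lie in $Y'$. If one of the vertices is $t_g$, the other three are its neighbors in $Y'$ and form $g$; but $g\notin Y'$. If all four are old, the triangles lie in $Y$, contrary to (M3).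
\end{proof}

\section{Interval partitions by vertex elimination}\label{sec:partitions}

\begin{definition}
A family $\mathcal T$ of triples of a finite set $U$ is \emph{good on $U$} if $\{S\subseteq U:|S|\ge3,\ S\notin\mathcal T\}$ is a disjoint union of intervals $[m,M]$ with $|m|=3$.
\end{definition}

Let $K\in\mathcal K$ have triangle set $\mathcal T$. Then $K^\vee$ is partitionable if and only if $\mathcal T$ is good on $V$. Indeed, complementation maps the faces of $K^\vee$ to the sets $S$ with $|S|\ge3$, $S\notin\mathcal T$, the interval $[R,F]$ to $[V\setminus F,V\setminus R]$, and the facets to the triples not in $\mathcal T$. In a partition as in the definition every triple not in $\mathcal T$ is the bottom of its own interval, so the intervals correspond bijectively to the facets.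

Goodness makes sense for families that do not come from $\mathcal K$, and this allows induction on $|U|$. Fix $v\in U$, and let $L$ be the graph of pairs $xy$ with $vxy\in\mathcal T$. The sets containing $v$ to be covered are $v\cup P$ with $|P|\ge2$ and $P$ not an edge of $L$. Enlarge $L$ to a chordal graph $G$. Lemmas~\ref{lem:order} and~\ref{lem:chordal} cover all $P$ that are not cliques of $G$, and the $3$-cliques $Q$ of $G$ are left over. The set $v\cup Q$ has four elements and needs a triple below it. This can be $v\cup e$ for an added edge $e\subset Q$, or it can be $Q$; in the second case $Q$ is used up, which is recorded by adding it to the family on $U\setminus v$. A cycle of length $\ell$ with all chords from one vertex has $\ell-3$ added edges and $\ell-2$ triangles, so in that case at least one triangle is passed on.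

\begin{lemma}[Elimination]\label{lem:elim}
Let $\mathcal T$ be a family of triples of $U$, let $v\in U$ and $U'=U\setminus v$, and let $L$ be the graph on $U'$ with edge set $\{xy:vxy\in\mathcal T\}$. Let $G\supseteq L$ be a chordal graph on $U'$ without $4$-cliques, and let $\mathcal Q$ be its set of $3$-cliques. Let $\varphi$ be an injective map on $\mathcal Q$ such that for each $Q$ either $\varphi(Q)=Q\notin\mathcal T$, or $\varphi(Q)$ is an edge $e\subset Q$ with $e\in E(G)\setminus E(L)$. Put
\[
\mathcal T'=\{T\in\mathcal T:v\notin T\}\cup\{Q\in\mathcal Q:\varphi(Q)=Q\}.
\]
If $\mathcal T'$ is good on $U'$, then $\mathcal T$ is good on $U$.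
\end{lemma}

\begin{proof}
The sets $S\notin\mathcal T$ with $|S|\ge3$ fall into five classes:
(1) $v\notin S$ and $S\notin\mathcal T'$;
(2) $S=Q\in\mathcal Q$ with $\varphi(Q)=Q$;
(3) $S=v\cup P$ with $P$ containing a non-edge of $G$;
(4) $S=v\cup e$ with $e\in E(G)\setminus E(L)$;
(5) $S=v\cup Q$ with $Q\in\mathcal Q$.
The list is complete because $G$ has no $4$-cliques. Class (1) is partitioned by hypothesis. By Lemmas~\ref{lem:chordal} and~\ref{lem:order}(b), the subsets of $U'$ containing a non-edge of $G$ are partitioned into intervals $[e,M_e]$, one for each non-edge $e$, and the intervals $[v\cup e,v\cup M_e]$ partition class (3). For $Q\in\mathcal Q$ use $[Q,v\cup Q]=\{Q,v\cup Q\}$ if $\varphi(Q)=Q$, and $[v\cup e,v\cup Q]=\{v\cup e,v\cup Q\}$ if $\varphi(Q)=e$. These are disjoint because $\varphi$ is injective, and they cover classes (2) and (5) and part of class (4). Each remaining set of class (4) is a triple and forms an interval by itself.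
\end{proof}

If $L$ is a forest, take $G=L$ and $\mathcal Q=\emptyset$; then $v$ and the triples containing it are simply \emph{deleted}. In particular the empty family is good on every set: delete vertices until at most two are left and nothing remains to be covered.

\begin{proposition}\label{prop:partition}
In the situation of Proposition~\ref{prop:construction}, if the triangle set of $Y$ is good on $V(Y)$, then $K^\vee$ is partitionable.
\end{proposition}

\begin{proof}
Start from the triangle set of $K$ and eliminate the new vertices one after another, in such a way that eliminating $t_h$ removes the triples containing $t_h$ and adds $h$. When $t_g$ is reached, the triples added so far contain no new vertex, so the current graph $L$ of $t_g$ is the restriction of $L_{t_g}$ to the remaining vertices. By Proposition~\ref{prop:construction} it is the triangle $g$ with vertices of degree at most $1$. Take $G=L$, $\mathcal Q=\{g\}$ and $\varphi(g)=g$. This is allowed because $g$ is not a triangle of $K$ and has not yet been added. At the end the family consists of the triangles of $K$ without new vertices, which are the unmarked triangles of $Y$ since every member of $\mathcal N$ contains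 a new vertex, together with all marked triangles. This is the triangle set of $Y$, and Lemma~\ref{lem:elim} applies at each step.
\end{proof}

\section{Two surfaces on six vertices}\label{sec:surfaces}

Let $Y$ be a triangulated closed surface all of whose links are cycles of length at least $4$, with one triangle $\tau(v)$ for each vertex. Then (M1) holds because a cycle minus an edge is a path, and (M3) holds because a vertex of a tetrahedron boundary has a $3$-cycle in its link. Only (M2) and goodness need to be checked. If these hold, they persist when isolated vertices with $\tau=\emptyset$ are added to $Y$: conditions (M1)--(M3) and $H_2$ are unaffected, and the isolated vertices can be deleted first in Lemma~\ref{lem:elim}. Each isolated vertex raises $|V(K)|$, and hence $\dim K^\vee=|V(K)|-4$, by one. For a surface with six vertices, $|V(K)|=6+6=12$ and $\dim K^\vee=8$, so all dimensions $d\ge8$ are reached.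

\begin{proof}[Proof of Theorem~\ref{thm:main}(ii)]
Let $(Y,\tau)$ be the octahedron of Example~\ref{ex:octa}, where (M2) was verified. We show that its triangle set is good. Eliminate $x$: the graph $L$ is the $4$-cycle $y\,z\,y'\,z'$ with $x'$ isolated. Let $G=L+yy'$, with $3$-cliques $yy'z$ and $yy'z'$, and put $\varphi(yy'z')=yy'$ and $\varphi(yy'z)=yy'z$, which is not a triangle of $Y$. The new family is $x'yz,\ x'y'z,\ x'y'z',\ x'yz',\ yy'z$. Delete $z'$, whose graph is the path $y'\,x'\,y$; this leaves $x'yz,\ x'y'z,\ yy'z$. Delete $y$, whose graph is the path $x'\,z\,y'$; this leaves $x'y'z$. Delete $x'$, whose graph is one edge. The family is now empty.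

Add $d-8$ isolated vertices to $Y$, and let $K=K(Y,\tau)$ and $\Gamma=K^\vee$. By Propositions~\ref{prop:dual}, \ref{prop:construction} and~\ref{prop:partition}, $\Gamma$ has dimension $d$, is partitionable, and has all proper restrictions shellable, hence SCM over every field and partitionable. Since $H_2(K;k)\cong H_2(S^2;k)=k$, it is SCM over no field, and therefore not shellable.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:field}(a)]
Let $Y$ have vertex set $\{\infty\}\cup\mathbb Z/5$ and the ten triangles $\{\infty,i,i+1\}$ and $\{i,i+1,i+3\}$; the latter are $013,124,023,134,024$. The link of $\infty$ is the cycle $0\,1\,2\,3\,4$, and the link of $0$ is the cycle $\infty\,1\,3\,2\,4$. The symmetry $i\mapsto i+1$ gives $5$-cycles at the other vertices. So $Y$ is a connected closed surface with $\chi=6-15+10=1$, that is, the projective plane, and $H_2(Y;k)=0$ if and only if $\operatorname{char}k\neq2$. Put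
\[
\tau(\infty)=\infty01,\quad\tau(0)=013,\quad\tau(1)=124,\quad\tau(2)=\infty23,\quad\tau(3)=\infty34,\quad\tau(4)=\infty40 .
\]
The arcs $\infty\to0,1$; $0\to1,3$; $1\to2,4$; $2\to3,\infty$; $3\to4,\infty$; $4\to0,\infty$ use the five pairs $\infty i$, the five pairs $\{i,i+1\}$, and $03,14$, each once. So (M2) holds.

For goodness, eliminate $\infty$ with $L$ the cycle $0\,1\,2\,3\,4$ and $G=L+02+03$. The $3$-cliques are $012,023,034$. Put $\varphi(012)=012$, which is not a triangle of $Y$, and $\varphi(023)=02$, $\varphi(034)=03$. The new family on $\{0,\dots,4\}$ is $013,124,023,134,024,012$. The sets to be covered are the four triples $014,034,123,234$, the five $4$-sets, and $01234$. They are partitioned by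
\[
\{123,0123,1234,01234\},\qquad\{014,0124\},\qquad\{034,0134\},\qquad\{234,0234\},
\]
which are the intervals $[123,01234]$, $[014,0124]$, $[034,0134]$, $[234,0234]$.

Add $d-8$ isolated vertices and let $\Gamma=K(Y,\tau)^\vee$. By the same three propositions, $\Gamma$ has dimension $d$, is partitionable, has all proper restrictions shellable, and is SCM over $k$ if and only if $\operatorname{char}k\neq2$. It is not shellable because it is not SCM over $\mathbb F_2$.
\end{proof}

\section{Arbitrary 2-complexes}\label{sec:disk}

A given triangulation $X$ need not admit a marking; the boundary of a tetrahedron does not. We subdivide each triangle of $X$ by a fixed disk and mark inside each disk. Every vertex of the disk receives one triangle. The triangle of a corner should contain no other corner, so that different disks do not interact in (M2). A triangulated disk with a $3$-cycle as boundary and $i\ge1$ interior vertices has $3i$ edges off the boundary. If the $2(i+3)$ arcs are to use distinct such edges, then $i\ge6$. The following disk attains this bound.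

Let $D$ have the vertices $a,b,c,o,e_1,\dots,e_5$ and the $13$ triangles
\begin{gather*}
oe_1e_2,\ oe_2e_3,\ oe_3e_4,\ oe_4e_5,\ oe_5e_1,\\
ae_1e_2,\ ae_2e_3,\ ae_3e_4,\ be_4e_5,\ ce_5e_1,\qquad abe_4,\ bce_5,\ cae_1 .
\end{gather*}
The links of $o,e_1,\dots,e_5$ are the cycles
\[
e_1e_2e_3e_4e_5,\quad oe_2ace_5,\quad oe_1ae_3,\quad oe_2ae_4,\quad oe_3abe_5,\quad oe_4bce_1,
\]
all of length at least $4$. The links of $a,b,c$ are the paths $b\,e_4e_3e_2e_1\,c$, $\;a\,e_4e_5\,c$ and $b\,e_5e_1\,a$. So $D$ is a connected surface with boundary circle $abc$ and $\chi=9-21+13=1$, a disk. Put
\[
\begin{array}{lll}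
\tau(o)=oe_1e_2,&\tau(e_1)=e_1e_2a,&\tau(e_2)=e_2e_3a,\\
\tau(e_3)=e_3e_4o,&\tau(e_4)=e_4e_5o,&\tau(e_5)=e_5e_1o,\\
\tau(a)=ae_3e_4,&\tau(b)=be_4e_5,&\tau(c)=ce_5e_1 .
\end{array}
\]
The $18$ arcs are $o\to e_1,e_2$; $e_1\to e_2,a$; $e_2\to e_3,a$; $e_3\to e_4,o$; $e_4\to e_5,o$; $e_5\to e_1,o$; $a\to e_3,e_4$; $b\to e_4,e_5$; $c\to e_5,e_1$. They use each of the $18$ edges off the boundary once (Figure~\ref{fig:disk}).

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85,every node/.style={circle,draw,fill=white,inner sep=1pt,minimum size=14pt,font=\small}]
\fill[gray!25] (0,0.1)--(0.7,1.4)--(-0.7,1.4)--cycle;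
\fill[gray!25] (0,4.4)--(-4.4,-2.6)--(-1.9,-0.1)--cycle;
\fill[gray!25] (-4.4,-2.6)--(4.4,-2.6)--(0,-1.4)--cycle;
\fill[gray!25] (4.4,-2.6)--(0,4.4)--(1.9,-0.1)--cycle;
\node (a) at (0,4.4) {$a$};
\node (b) at (-4.4,-2.6) {$b$};
\node (c) at (4.4,-2.6) {$c$};
\node (o) at (0,0.1) {$o$};
\node (e1) at (1.9,-0.1) {$e_1$};
\node (e2) at (0.7,1.4) {$e_2$};
\node (e3) at (-0.7,1.4) {$e_3$};
\node (e4) at (-1.9,-0.1) {$e_4$};
\node (e5) at (0,-1.4) {$e_5$};
\draw[very thick] (a)--(b) (b)--(c) (c)--(a);
\foreach \p/\q in {o/e1,o/e2,e1/e2,e1/a,e2/e3,e2/a,e3/e4,e3/o,e4/e5,e4/o,e5/e1,e5/o,a/e3,a/e4,b/e4,b/e5,c/e5,c/e1}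
  \draw[-stealth] (\p)--(\q);
\end{tikzpicture}
\caption{The triangulated disk $D$ with boundary $abc$. Two arrows leave each vertex $v$, and $v$ together with their heads is the marked triangle $\tau(v)$. Every edge off the boundary carries exactly one arrow. The four unmarked triangles are shaded.}
\label{fig:disk}
\end{figure}

Given $X$, label the corners of each triangle $f$ by $a,b,c$ in an arbitrary way, fixed once for all $s$. Let $Y=Y_{X,s}$ be obtained from $X$ by replacing each triangle $f$ by a copy $D_f$ of $D$ and adding $s$ isolated points. It is homeomorphic to the disjoint union of $X$ and $s$ points. Let $\tau_f$ be the assignment above on $D_f$. An interior vertex $v$ of $D_f$ gets $\tau(v)=\{\tau_f(v)\}$, a vertex $v$ of $X$ gets $\tau(v)=\{\tau_f(v):f\ni v\}$, and the added points get $\emptyset$.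

\begin{lemma}\label{lem:Y}
$(Y,\tau)$ is a marked complex, and its triangle set is good on $V(Y)$.
\end{lemma}

\begin{proof}
(M1) For an interior vertex the link is a cycle, and one edge is deleted. For $v\in V(X)$ the graph $\operatorname{lk}_Yv$ is $\operatorname{lk}_Xv$ with each edge $f\setminus v$ replaced by the link of $v$ in $D_f$, a path. A cycle in $\operatorname{lk}_Yv$ is a union of such complete paths, and one edge of each path ($e_3e_4$, $e_4e_5$ or $e_5e_1$) is deleted.

(M2) Suppose $u\neq v$, $f'\in\tau(v)$, $g'\in\tau(u)$, $u\in f'$, $v\in g'$. A member of $\tau(w)$ with $w\in V(X)$ contains no other vertex of $X$, so one of $u,v$ is interior to some $D_f$. Both $f'$ and $g'$ contain this vertex, so both are triangles of $D_f$. Every triangle of a disk contains an interior vertex of that disk, so no triangle belongs to two disks, and therefore $f'=\tau_f(v)$ and $g'=\tau_f(u)$. Then $v\to u$ and $u\to v$ in $D_f$, which the list of arcs excludes.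

(M3) Four vertices with all triples in $Y$ include an interior vertex, since every triangle of $Y$ does. Its link would contain a $3$-cycle, but it is a cycle of length at least $4$.

Goodness. Treat the triangles $f$ of $X$ one after another, and eliminate the interior vertices of $D_f$ in the order $o,e_4,e_5,e_1,e_2,e_3$. All triples involved lie in $D_f$, so the other disks are untouched. For $o$, the graph $L$ is the cycle $e_1e_2e_3e_4e_5$ with isolated vertices. Let $G=L+e_1e_3+e_1e_4$, with $3$-cliques $e_1e_2e_3$, $e_1e_3e_4$, $e_1e_4e_5$. Put $\varphi(e_1e_2e_3)=e_1e_2e_3$, which is not in the family, and $\varphi(e_1e_3e_4)=e_1e_3$, $\varphi(e_1e_4e_5)=e_1e_4$. The triples now present in $D_f$ are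
\[
ae_1e_2,\ ae_2e_3,\ ae_3e_4,\ be_4e_5,\ ce_5e_1,\ abe_4,\ bce_5,\ cae_1,\ e_1e_2e_3 .
\]
The other five vertices are deleted, since their graphs are forests:
\[
\begin{array}{c|l|l}
\text{vertex}&\text{triples containing it}&\text{edges of }L\\ \hline
e_4&ae_3e_4,\ abe_4,\ be_4e_5&\text{path }e_3\,a\,b\,e_5\\
e_5&ce_5e_1,\ bce_5&\text{path }e_1\,c\,b\\
e_1&cae_1,\ ae_1e_2,\ e_1e_2e_3&\text{path }c\,a\,e_2\,e_3\\
e_2&ae_2e_3&\text{edge }ae_3\\
e_3&\text{none}&\text{none}
\end{array}
\]
No triple of $D_f$ survives. After all $f$ are treated the family is empty, hence good.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}(1)--(3)]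
Let $K=K(Y_{X,s},\tau)$ and $\Gamma_{X,s}=K^\vee$. Each disk contributes six interior vertices and nine marked triangles, so $|V(K)|=f_0+15f_2+s\ge5$, where $f_i$ is the number of $i$-faces of $X$. By Propositions~\ref{prop:construction} and~\ref{prop:dual}, $\Gamma_{X,s}$ is pure of dimension $f_0+15f_2+s-4$ and satisfies (1). It satisfies (3) because $H_2(K;k)\cong H_2(Y;k)\cong H_2(X;k)$. Part (2) follows from Lemma~\ref{lem:Y} and Proposition~\ref{prop:partition}.
\end{proof}

The complexes $X$ we need are \emph{presentation complexes}. For a finite presentation of a group $\pi$, take one vertex, a loop for each generator, and a $2$-cell attached along each relator. The result is connected with fundamental group $\pi$. Its cellular boundary $\partial_1$ is zero, and $\partial_2$ is given by the exponent sums of the generators in the relators. For nonempty relators it can be triangulated as follows. Subdivide each loop into three edges, so that a relator becomes a closed edge path $v_0,v_1,\dots,v_\ell=v_0$ with $\ell\ge3$. Fill it with new vertices $u_0,\dots,u_{\ell-1},q$ and the triangles $v_iv_{i+1}u_i$, $v_{i+1}u_iu_{i+1}$, $u_iu_{i+1}q$, indices modulo $\ell$. This is a simplicial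 complex because $u_i$ is joined only to the distinct old vertices $v_i,v_{i+1}$.

\begin{proof}[Proof of Theorem~\ref{thm:field}(b)]
Boundary matrices have integer entries, so their ranks over $k$, and with them the dimensions of all homology groups, depend only on $\operatorname{char}k$. By Reisner's criterion the same holds for SCM over $k$ and for its obstructions. If the characteristics differ, we may assume $\operatorname{char}k=p>0$ and $\operatorname{char}k'\neq p$. Let $X$ be a triangulated presentation complex of $\langle\alpha\mid\alpha^p\rangle$. Then $\partial_2$ is multiplication by $p$, so $H_2(X;k)\neq0$ and $H_2(X;k')=0$. By Theorem~\ref{thm:general}(1),(3), $\Gamma_{X,0}$ is an obstruction to SCM over $k$ and is hereditary-SCM over $k'$.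
\end{proof}

\section{Shellings and the fundamental group}\label{sec:pi1}

So far non-shellability came from $H_2(K;k)\neq0$ for some field $k$. For Theorem~\ref{thm:main}(i) this is not available, and we use what a shelling has and a partition lacks: the order. Adding the intervals of Lemma~\ref{lem:order}(b) to $K$ in reverse order gives a chain of simplicial complexes from $K$ to the full simplex. We say that elements $w_1,\dots,w_q$ \emph{normally generate} a group if no proper normal subgroup contains them all.

\begin{lemma}\label{lem:normal}
Let $K\in\mathcal K$. If $K^\vee$ is shellable, then $1-\chi(K)\ge0$ and $\pi_1(K)$ is normally generated by $1-\chi(K)$ elements.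
\end{lemma}

\begin{proof}
By Proposition~\ref{prop:dual}(a) and Lemma~\ref{lem:order}(a), the triples not in $K$ can be ordered $N_1,\dots,N_m$ so that \eqref{eq:star} holds. Let $K^{(j)}=\{S\subseteq V:N_i\not\subseteq S\text{ for all }i\le j\}$. These are complexes containing all pairs, so they are connected. We have $K^{(0)}=2^V$, and $K^{(m)}=K$ because the $N_i$ are all the minimal non-faces. By Lemma~\ref{lem:order}(b), $K^{(j-1)}$ is the disjoint union of $K^{(j)}$ and $[N_j,M_j]$.

Suppose $M_j\neq N_j$, and pick $z\in M_j\setminus N_j$. Remove from $K^{(j-1)}$ the pairs $(S,S\cup z)$, $N_j\subseteq S\subseteq M_j\setminus z$, in order of decreasing $|S|$. A face of $K^{(j-1)}$ containing $S$ contains $N_j$, so it lies in $[N_j,M_j]$ and equals $S'$ or $S'\cup z$ with $S\subseteq S'\subseteq M_j\setminus z$. Those with $S'\neq S$ are removed before $S$. So each removal is an elementary collapse, and the inclusion $K^{(j)}\subseteq K^{(j-1)}$ is a homotopy equivalence preserving $\chi$. If $M_j=N_j$, then $K^{(j-1)}$ is $K^{(j)}$ with one $2$-cell attached. Then $\chi$ grows by one, and by van Kampen's theorem $\pi_1(K^{(j)})\to\pi_1(K^{(j-1)})$ is onto with kernel the normal closure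 of one element.

Let $q$ be the number of $j$ with $M_j=N_j$. Then $1=\chi(2^V)=\chi(K)+q$. The map $\pi_1(K)\to\pi_1(2^V)=1$ is a composite of surjections. Lifting to $\pi_1(K)$ the $q$ elements killed along the way gives $q$ elements whose normal closure is the kernel, which is all of $\pi_1(K)$.
\end{proof}

If $K$ were homotopy equivalent to an acyclic complex $X$, the lemma would force $\pi_1(X)=1$. But the edges added for (K1) contribute $r$ circles, so that $\pi_1(K)=\pi_1(X)*F_r$ with $F_r$ free of rank $r$, and the lemma then allows $r$ normal generators. These are arbitrary words mixing the two factors, and we must show that they cannot kill $\pi_1(X)$ together with $F_r$. The idea is to regard $w_1=\dots=w_r=1$ as $r$ equations in $r$ unknowns and to solve them in the group $SU(2)$, which we identify with the sphere $S^3$ of unit quaternions. For $r=1$ and $w=\xi g\xi^{-1}h\xi$ with $g,h\in\pi_1(X)$, the equation $x\rho(g)x^{-1}\rho(h)x=1$ has a solution: moving the constants to $1$ along paths in $S^3$ deforms the left side to the identity map, so it has degree $1$ and is onto. The next proof is the argument of Gerstenhaber and Rothaus \cite{GR} in the special case we need.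

\begin{lemma}\label{lem:GR}
Let $\pi$ be a group with a nontrivial homomorphism $\rho\colon\pi\to S^3$, and let $r\ge0$. Then $\pi*F_r$ is not normally generated by $r$ elements.
\end{lemma}

\begin{proof}
For $r=0$ this says $\pi\neq1$. Let $r\ge1$, let $\xi_1,\dots,\xi_r$ be free generators of $F_r$, and suppose that $w_1,\dots,w_r$ normally generate $\pi*F_r$. Write each $w_i$ as a product of elements of $\pi$ and letters $\xi_j^{\pm1}$, and let $E_{ij}$ be the exponent sum of $\xi_j$ in $w_i$. The surjection $\pi*F_r\to\mathbb Z^r$ that kills $\pi$ and abelianizes $F_r$ sends $w_i$ to the $i$-th row of $E$. The rows generate $\mathbb Z^r$, since every subgroup of $\mathbb Z^r$ is normal. Hence $\det E=\pm1$.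

Let $M=(S^3)^r$. For $x\in M$ let $\rho_x\colon\pi*F_r\to S^3$ be the homomorphism that is $\rho$ on $\pi$ and sends $\xi_j$ to $x_j$. Define $f=(f_1,\dots,f_r)\colon M\to M$ by $f_i(x)=\rho_x(w_i)$. Each $f_i$ is a pointwise product of constant maps, coordinate projections and inverses of projections.

Let $u$ generate $H^3(S^3;\mathbb Z)$, and let $u_j\in H^3(M;\mathbb Z)$ be its pullback under the $j$-th projection. By the K\"unneth formula $H^3(S^3\times S^3;\mathbb Z)$ is free on $u\otimes1$ and $1\otimes u$. The multiplication $\mu$ restricts to the identity on $S^3\times1$ and on $1\times S^3$, so $\mu^*u=u\otimes1+1\otimes u$. Thus $(gh)^*u=g^*u+h^*u$ for maps $g,h\colon M\to S^3$ with pointwise product $gh$. Constant maps pull $u$ back to $0$. Applying this to the product of $g$ with its pointwise inverse shows that the inverse pulls $u$ back to $-g^*u$. Therefore $f^*u_i=f_i^*u=\sum_jE_{ij}u_j$. The classes $u_j$ have odd degree, so they anticommute, and $u_j^2=0$ because $H^6(S^3;\mathbb Z)=0$. Expanding the product,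
\[
f^*(u_1\cdots u_r)=\prod_{i=1}^r\Big(\sum_jE_{ij}u_j\Big)=\det(E)\,u_1\cdots u_r .
\]
The class $u_1\cdots u_r$ generates $H^{3r}(M;\mathbb Z)\cong\mathbb Z$, so $f^*$ is nonzero in top degree. A map that misses a point $p$ factors through $M\setminus p$, a connected non-compact $3r$-manifold with $H^{3r}=0$. So $f$ is onto.

Choose $x$ with $f(x)=(1,\dots,1)$. The kernel of $\rho_x$ is a normal subgroup containing all $w_i$, so $\rho_x$ is trivial. Its restriction to $\pi$ is $\rho$, a contradiction.
\end{proof}

The count is tight: for $\pi=\mathbb Z$ the group $\pi*F_r$ is generated by $r+1$ elements. In the next proof the homological hypotheses on $X$ enter only through $\chi(X)=1$, which makes the number of normal generators exactly $r$.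

\begin{proof}[Proof of Theorem~\ref{thm:general}(4)]
Let $X$ be as in (4), and let $Y=Y_{X,s}$ and $K=K(Y,\tau)$. The $s$ added points have no neighbors in $Y'$, so they lie in no member of $\mathcal N$ and are isolated in $Y''$. By Proposition~\ref{prop:construction} the rest of $Y''$ is a complex $Z$ that collapses onto a complex homeomorphic to $X$. Joining each added point to a fixed vertex of $Z$ by an edge gives a complex $Z'$ that collapses onto $Z$. Let $r$ be the number of edges of $K$ not in $Z'$. Attaching an edge along two points of a connected complex gives, up to homotopy, the wedge with a circle. Hence $K\simeq X\vee\bigvee^rS^1$, so $\pi_1(K)\cong\pi_1(X)*F_r$ and $\chi(K)=\chi(X)-r$. Since $X$ is connected with $H_1(X;\mathbb Z)=H_2(X;\mathbb Z)=0$, we have $\chi(X)=1$ and $1-\chi(K)=r$. If $K^\vee$ were shellable, Lemma~\ref{lem:normal} would give $r$ normal generators of $\pi_1(X)*F_r$, contrary to Lemma~\ref{lem:GR}.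
\end{proof}

It remains to find such an $X$. Since $H_1(X;\mathbb Z)=0$, every homomorphism from $\pi_1(X)$ to an abelian group is trivial; this is why the circle group cannot replace $S^3$.

\begin{proof}[Proof of Theorem~\ref{thm:main}(i)]
Let $X$ be a triangulated presentation complex of
\[
\pi=\langle\alpha,\beta\mid\alpha^3(\alpha\beta)^{-2},\ \beta^5(\alpha\beta)^{-2}\rangle .
\]
The exponent sums are $(3-2,-2)$ and $(-2,5-2)$, so $\partial_2$ has the matrix $\begin{pmatrix}1&-2\\-2&3\end{pmatrix}$ of determinant $-1$. It is invertible over $\mathbb Z$ and over every field, and $\partial_1=0$. Hence $H_1(X;\mathbb Z)=H_2(X;\mathbb Z)=0$ and $H_2(X;k)=0$ for every $k$.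

For a purely imaginary unit quaternion $\mathbf u$ we have $\mathbf u^2=-1$, so $(\cos\theta+\mathbf u\sin\theta)^m=\cos m\theta+\mathbf u\sin m\theta$. For two such quaternions, $\operatorname{Re}(\mathbf u\mathbf v)=-\mathbf u\cdot\mathbf v$. Put $A=\cos\frac\pi3+\mathbf u\sin\frac\pi3$ and $B=\cos\frac\pi5+\mathbf v\sin\frac\pi5$. Then $A^3=B^5=-1$ and
\[
\operatorname{Re}(AB)=\cos\tfrac\pi3\cos\tfrac\pi5-\sin\tfrac\pi3\sin\tfrac\pi5\,(\mathbf u\cdot\mathbf v).
\]
This vanishes when $\mathbf u\cdot\mathbf v=\cot\frac\pi3\cot\frac\pi5=\cot\frac\pi5\big/\cot\frac\pi6$. This number lies in $(0,1)$ because $\frac\pi5>\frac\pi6$, so unit vectors $\mathbf u,\mathbf v$ with this inner product exist. Then $AB$ is a purely imaginary unit quaternion and $(AB)^2=-1$. Both relators map to $1$ under $\alpha\mapsto A$, $\beta\mapsto B$, which defines a homomorphism $\rho\colon\pi\to S^3$ with $\rho(\alpha)=A\neq1$.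

By Theorem~\ref{thm:general}, for every $s\ge0$ the complex $\Gamma_{X,s}$ is not shellable, is SCM over every field, and is partitionable. Its proper restrictions are shellable, hence SCM over every field and partitionable. So it is an obstruction to shellability that is hereditary-SCM over every field and hereditary-partitionable, and varying $s$ gives every dimension $d\ge\dim\Gamma_{X,0}$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{GR}
Gerstenhaber and Rothaus, Proc. Nat. Acad. Sci. USA \textbf{48} (1962).

\bibitem{source}
\emph{Hereditary properties and obstructions of simplicial complexes},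
\texttt{https://pdfslide.fr/\allowbreak documents/\allowbreak complexes-\allowbreak simplicial-\allowbreak of-\allowbreak kyodokokyurokucontentspdf-\allowbreak 2017-04-21-\allowbreak hereditary.html}

\end{thebibliography}
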